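\title{Amalgamation, congruence extension and residual smallness are independent for varieties}

\begin{abstract}
We show that none of the amalgamation property, the congruence extension property and residual smallness follows, for all varieties of algebras, from the other two, and that each of the eight combinations of the three properties occurs in a variety of finite type with finitely many defining identities. In congruence modular varieties, amalgamation and residual smallness are known to imply congruence extension. Our main example shows that this implication fails in general. It is a variety of rectangular bands with two unary operations whose nonempty members embed in powers of one six-element algebra; it has strong amalgamation and seven subdirectly irreducible members, but not the congruence extension property. The other two examples are varieties of commutative regular rings.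
\end{abstract}

\section{Introduction}\label{sec:intro}

A \emph{variety} is the class of all algebras of a fixed type that satisfy a fixed set of identities. If the type has no constants, the empty algebra belongs to the variety; \emph{subalgebras}, however, are always taken to be nonempty, and we write $A\le B$ when $A$ is a subalgebra of $B$. An algebra is \emph{subdirectly irreducible} (SI) if it has at least two elements and a least congruence different from equality. We compare three properties of a variety $\mathcal V$.

\begin{description}
\item[(AP)] \emph{Amalgamation property.} If a nonempty $A\in\mathcal V$ is a common subalgebra of $B,D\in\mathcal V$, then there are $E\in\mathcal V$ and embeddings $p\colon B\to E$, $q\colon D\to E$ that agree on $A$.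
\item[(CEP)] \emph{Congruence extension property.} If $A\le B\in\mathcal V$, then every congruence of $A$ is the restriction to $A$ of a congruence of $B$.
\item[(RS)] \emph{Residual smallness.} The SI members of $\mathcal V$ form, up to isomorphism, a set and not a proper class.
\end{description}
The algebra $E$ in AP is an \emph{amalgam}. If it can always be chosen with $p(B)\cap q(D)=p(A)$, then $\mathcal V$ has the \emph{strong} amalgamation property. After replacing $B$ and $D$ by isomorphic copies, AP also applies to arbitrary embeddings $i\colon A\to B$ and $j\colon A\to D$, and it then yields embeddings $p,q$ with $pi=qj$.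

AP says that any two extensions of an algebra are compatible. CEP says that an extension is compatible with a quotient: an identification made in $A$ can be carried out in $B$ without forcing further identifications in $A$. RS bounds the size of the building blocks, since every nonempty algebra embeds in a product of SI quotients of itself. The variety of sets has all three properties: $B$ and $D$ are amalgamated by gluing them along $A$, an equivalence relation on $A$ extends to $B$ by making the remaining points singleton classes, and the only SI set has two elements.

Call the three properties \emph{independent} if none of them is implied, for all varieties, by the conjunction of the other two; that is, for each of the three there is a variety that has the other two and not this one. Whether AP, CEP and RS are independent for varieties was posed as an open question in \cite{question}.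

The definitions involve different objects, so one might expect three easy counterexamples. For two of the implications this is right: suitable varieties of commutative rings serve. The third implication is different. A variety is \emph{congruence modular} if the congruence lattices of its members satisfy $\alpha\vee(\beta\wedge\gamma)=(\alpha\vee\beta)\wedge\gamma$ whenever $\alpha\le\gamma$. It is known that for congruence modular varieties AP and RS together imply CEP. Lattices of normal subgroups, ideals and submodules are modular, so no variety of groups, rings or modules separates CEP from AP and RS, and the variety of sets does not separate them either. One might therefore guess that AP and RS imply CEP for all varieties. They do not.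

\begin{theorem}\label{thm:indep}
The properties AP, CEP and RS are independent for varieties.
\begin{enumerate}
\item[(a)] There is a variety $\mathcal K$, with one binary and two unary operations and finitely many defining identities, that has AP and RS but not CEP.
\item[(b)] There is a variety $\mathcal R$ that has AP and CEP but not RS.
\item[(c)] There is a variety $\mathcal F$ that has CEP and RS but not AP.
\end{enumerate}
\end{theorem}

The variety $\mathcal K$, defined in Section~\ref{sec:K}, is small. For an algebra $T$, let $ISP(T)$ be the class of algebras isomorphic to subalgebras of direct powers of $T$.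

\begin{theorem}\label{thm:K}
There is a six-element algebra $T\in\mathcal K$ such that the nonempty members of $\mathcal K$ are exactly the members of $ISP(T)$. Up to isomorphism $\mathcal K$ has exactly seven SI members, with $2,2,2,2,3,4$ and $6$ elements. The variety $\mathcal K$ has the strong amalgamation property. CEP fails for a three-element subalgebra of $T$ itself.
\end{theorem}

A product construction combines the three examples.

\begin{theorem}\label{thm:eight}
Each of the eight combinations of truth values of (AP, CEP, RS) is realized by a variety of finite type with finitely many defining identities.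
\end{theorem}

The result on congruence modular varieties only tells us where to look; the proofs do not use it.

\section{Subdirect irreducibility and rectangular bands}\label{sec:prelim}

For a set $Z$, let $\operatorname{Eq}(Z)$ be the lattice of equivalence relations on $Z$, with least element $\Delta$ (equality) and greatest element $\nabla$. For $W\subseteq Z$ let $\varepsilon(W)$ be the equivalence relation that identifies all elements of $W$ with each other and nothing else; we write $\varepsilon(p,q)$ for $\varepsilon(\{p,q\})$. The congruence lattice of an algebra $S$ is $\operatorname{Con}S$, and a congruence is \emph{nonzero} if it differs from $\Delta$.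

The least nonzero congruence of an SI algebra is its \emph{monolith}. In an SI algebra, a congruence that does not contain the monolith is $\Delta$, and the monolith is the only atom of the congruence lattice. Every simple algebra, in particular every two-element algebra, is SI. We use Birkhoff's subdirect representation theorem in the form quoted above: every nonempty algebra embeds in a direct product of SI quotients of itself.

\begin{lemma}\label{lem:lattice}
Let $L_1,L_2$ be lattices with least element $0$. Then $L_1\times L_2$ has a least nonzero element if and only if one factor is $\{0\}$ and the other has a least nonzero element. The lattice $\operatorname{Eq}(Z)$ has a least nonzero element if and only if $|Z|=2$.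
\end{lemma}

\begin{proof}
If $a_1\in L_1$ and $a_2\in L_2$ are both nonzero, then $(a_1,0)$ and $(0,a_2)$ are nonzero with meet $(0,0)$, so no nonzero element lies below both. If one factor is $\{0\}$, the product is isomorphic to the other factor. For $|Z|\ge3$ two different two-element subsets give two different atoms $\varepsilon(p,q)$, for $|Z|=2$ the lattice is $\{\Delta,\nabla\}$, and for $|Z|\le1$ there is no nonzero element.
\end{proof}

Our constructions need algebras built from two sets, and rectangular bands are the way to say ``the universe is a product of two sets'' by identities. A \emph{rectangular band} is a set with a binary operation satisfying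
\begin{equation}\label{eq:R}
xx=x,\qquad (xy)z=x(yz),\qquad xyz=xz. \tag{R}
\end{equation}
For nonempty sets $Z,Y$ the operation $(z,y)(z',y')=(z,y')$ on $Z\times Y$ satisfies \eqref{eq:R}; we call this the \emph{product band} $Z\times Y$. A product takes its first coordinate from the left factor and its second coordinate from the right factor. This gives a dictionary between identities and coordinates, valid for all $u,v,w\in Z\times Y$:
\begin{description}
\item[(D)] $uw=vw$ if and only if $u$ and $v$ have the same first coordinate, and $wu=wv$ if and only if $u$ and $v$ have the same second coordinate.
\end{description}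
For $\theta\in\operatorname{Eq}(Z)$ and $\psi\in\operatorname{Eq}(Y)$ let $\theta\times\psi$ be the equivalence relation on $Z\times Y$ that relates $(z,y)$ and $(z',y')$ if and only if $z\mathrel\theta z'$ and $y\mathrel\psi y'$. As $Z$ and $Y$ are nonempty, $\theta\times\psi\subseteq\theta'\times\psi'$ holds if and only if $\theta\subseteq\theta'$ and $\psi\subseteq\psi'$.

\begin{lemma}\label{lem:band}
Every nonempty rectangular band is isomorphic to a product band. For product bands the following hold.
\begin{description}
\item[(H)] The homomorphisms $Z\times Y\to Z'\times Y'$ are the maps $\alpha\times\beta$ with $\alpha\colon Z\to Z'$, $\beta\colon Y\to Y'$ arbitrary, and $\alpha\times\beta$ is injective if and only if $\alpha$ and $\beta$ are.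
\item[(S)] The subalgebras of $Z\times Y$ are the sets $Z_0\times Y_0$ with $\emptyset\ne Z_0\subseteq Z$, $\emptyset\ne Y_0\subseteq Y$.
\item[(C)] The congruences of $Z\times Y$ are the relations $\theta\times\psi$ with $\theta\in\operatorname{Eq}(Z)$, $\psi\in\operatorname{Eq}(Y)$.
\end{description}
\end{lemma}

\begin{proof}
Let $S$ be a nonempty rectangular band. Fix $e\in S$, put $Z=Se$ and $Y=eS$, and consider $\pi\colon S\to Z\times Y$, $\pi(s)=(se,es)$, and $\sigma\colon Z\times Y\to S$, $\sigma(a,b)=ab$. We have $\sigma\pi(s)=(se)(es)=ses=ss=s$. For $a\in Se$ and $b\in eS$ we have $ae=a$ and $eb=b$ because $ee=e$, hence $(ab)e=ae=a$ and $e(ab)=eb=b$, that is, $\pi\sigma(a,b)=(a,b)$. So $\pi$ is a bijection. It is a homomorphism, since $\pi(st)=(ste,est)=(se,et)=\pi(s)\pi(t)$.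

Maps $\alpha\times\beta$, sets $Z_0\times Y_0$ and relations $\theta\times\psi$ respect the operation, which only selects coordinates. It remains to see that there are no others.

(H) Let $h$ be a homomorphism. From $h(z,y')=h\bigl((z,y)(z,y')\bigr)=h(z,y)\,h(z,y')$ we see that $h(z,y')$ and $h(z,y)$ have the same first coordinate, and from $h(z',y)=h(z',y)\,h(z,y)$ that $h(z',y)$ and $h(z,y)$ have the same second coordinate. So $h=\alpha\times\beta$. The claim on injectivity holds because $Z$ and $Y$ are nonempty.

(S) Let $S_0$ be a subalgebra with projections $Z_0$ and $Y_0$. If $z\in Z_0$ and $y'\in Y_0$, choose $(z,y),(z',y')\in S_0$; their product is $(z,y')$. So $S_0=Z_0\times Y_0$.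

(C) A congruence is the kernel of the quotient map onto a nonempty rectangular band, which we identify with a product band. By (H) this map is $\alpha\times\beta$, and its kernel is $\ker\alpha\times\ker\beta$.
\end{proof}

\section{Amalgamation and residual smallness without congruence extension}\label{sec:K}

\subsection{An operation with a parameter}

How does CEP fail? If all operations are unary it cannot fail: a congruence $\Theta$ of $A\le B$ extends to the relation $\Theta\cup\Delta$ on $B$, which is compatible with every unary operation because $A$ is closed under it. So we need an operation $z\circ y$ of at least two arguments, elements $z,z'\in A$ and a parameter $y$ outside $A$ such that identifying $z$ with $z'$ forces the identification of $z\circ y$ with $z'\circ y$, two elements that again lie in $A$. The cleanest setting keeps the points $z$ and the parameters $y$ in separate sets $Z$ and $Y$. A rectangular band on $Z\times Y$ turns this two-sorted structure into an ordinary algebra, in which $\circ$ becomes a unary operation that reads both coordinates. We also allow a map $\varphi$ on the points; its task will be to split $Z$ into fibers and to mark one point in each.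

Let $Z,Y$ be nonempty sets and let $\varphi\colon Z\to Z$ and $\circ\colon Z\times Y\to Z$ be arbitrary maps. Let $Z\boxtimes Y$ be the algebra on $Z\times Y$ with operations
\[
(z,y)(z',y')=(z,y'),\qquad f(z,y)=(\varphi(z),y),\qquad m(z,y)=(z\circ y,\,y).
\]

\begin{lemma}\label{lem:box}
\begin{enumerate}
\item[(a)] The homomorphisms $Z\boxtimes Y\to Z'\boxtimes Y'$ are the maps $\alpha\times\beta$ with $\alpha\varphi=\varphi'\alpha$ and $\alpha(z\circ y)=\alpha(z)\circ'\beta(y)$ for all $z,y$.
\item[(b)] The subalgebras of $Z\boxtimes Y$ are the sets $Z_0\times Y_0$ with $Z_0,Y_0$ nonempty, $\varphi(Z_0)\subseteq Z_0$ and $Z_0\circ Y_0\subseteq Z_0$.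
\item[(c)] The congruences of $Z\boxtimes Y$ are the relations $\theta\times\psi$ such that $z\mathrel\theta z'$ implies $\varphi(z)\mathrel\theta\varphi(z')$, and $z\mathrel\theta z'$, $y\mathrel\psi y'$ imply $z\circ y\mathrel\theta z'\circ y'$.
\end{enumerate}
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:band} only maps $\alpha\times\beta$, sets $Z_0\times Y_0$ and relations $\theta\times\psi$ are to be considered, and they respect the binary operation. Since $f$ and $m$ fix second coordinates, compatibility with them is a condition on first coordinates alone. For a map $h=\alpha\times\beta$, the first coordinates of $hf(z,y)$ and $fh(z,y)$ are $\alpha\varphi(z)$ and $\varphi'\alpha(z)$, and those of $hm(z,y)$ and $mh(z,y)$ are $\alpha(z\circ y)$ and $\alpha(z)\circ'\beta(y)$. For $(z,y)\in Z_0\times Y_0$, the elements $f(z,y)$ and $m(z,y)$ lie in $Z_0\times Y_0$ if and only if $\varphi(z)$ and $z\circ y$ lie in $Z_0$. For $(\theta\times\psi)$-related pairs $(z,y)$ and $(z',y')$, the images under $f$ are related if and only if $\varphi(z)\mathrel\theta\varphi(z')$, and the images under $m$ if and only if $z\circ y\mathrel\theta z'\circ y'$.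
\end{proof}

The next example contains the whole failure of CEP.

\begin{example}[the algebra $T$]\label{ex:T}
Let $T=Z\boxtimes Y$ with $Z=\{b,c,e\}$, $Y=\{0,1\}$ and
\[
\begin{array}{c|ccc}
z & b & c & e\\ \hline
\varphi(z) & b & b & e\\
z\circ 0 & b & b & e\\
z\circ 1 & c & c & e
\end{array}
\]
so that $|T|=6$. Let $A=\{b,c,e\}\times\{0\}$, a subalgebra of $T$ that contains all three points and only the parameter $0$. Both $\varphi$ and $z\mapsto z\circ0$ fix $b$ and $e$, so by Lemma~\ref{lem:box}(c) the relation $\Theta=\varepsilon(b,e)\times\Delta$, whose only nontrivial class is $\{(b,0),(e,0)\}$, is a congruence of $A$. The parameter $1$, however, moves $b$ to $c$ and fixes $e$. Let $\sim$ be a congruence of $T$ with $(b,0)\sim(e,0)$. Multiplying on the right by $(b,1)$, applying $m$, and multiplying on the right by $(b,0)$, we get in turn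
\[
(b,1)\sim(e,1),\qquad (c,1)\sim(e,1),\qquad (c,0)\sim(e,0).
\]
The last two elements lie in $A$ and are not $\Theta$-related. So $\Theta$ is not the restriction of a congruence of $T$. No smaller subalgebra could show this failure: an algebra with at most two elements has only the congruences $\Delta$ and $\nabla$, which always extend.
\end{example}

We now need a variety containing $T$ that has AP and RS, and these two demands pull in opposite directions. AP asks for few constraints: an amalgam must define $z\circ y$ for a point $z$ from one algebra and a parameter $y$ from the other, and identities can obstruct this. RS asks for enough constraints, as the following example shows.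

\begin{example}[large SI algebras]\label{ex:large}
Let $|Z|\ge2$, let $Y$ be the set of all maps $Z\to Z$, put $z\circ y=y(z)$, and let $\varphi$ be any map. Let $\theta\times\psi$ be a nonzero congruence of $Z\boxtimes Y$. If $y\mathrel\psi y'$ with $y\ne y'$, choose $z$ with $y(z)\ne y'(z)$; then $y(z)\mathrel\theta y'(z)$. So $\theta\ne\Delta$ in any case, say $p\mathrel\theta q$ with $p\ne q$. For any $u,v\in Z$ some $y$ has $y(p)=u$ and $y(q)=v$, whence $u\mathrel\theta v$. Thus every nonzero congruence contains $\nabla\times\Delta$, which is itself a nonzero congruence, and $Z\boxtimes Y$ is SI, however large $Z$ is.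
\end{example}

\subsection{The variety $\mathcal K$}

In Example~\ref{ex:large} the parameters spread one identification over all of $Z$. To prevent this we confine the action of the parameters to the fibers of $\varphi$. A \emph{system} is a quadruple $(Z,Y,\varphi,\circ)$ as above that satisfies
\begin{equation}\label{eq:system}
\varphi\varphi=\varphi,\qquad \varphi(z\circ y)=\varphi(z),\qquad \varphi(z)\circ y=z\circ y .
\end{equation}
Call the classes of $\ker\varphi$ the \emph{fibers}. By the first condition $z$ and $\varphi(z)$ lie in the same fiber, and each fiber contains exactly one fixed point of $\varphi$, its \emph{base point}. The other two conditions say that $z\circ y$ lies in the fiber of $z$ and depends only on that fiber and on $y$. In other words, each parameter selects one point in each fiber, and the selections are subject to no further condition.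

\begin{lemma}\label{lem:fiber}
Let $\varphi\colon Z\to Z$ satisfy $\varphi\varphi=\varphi$, let $X=\varphi(Z)$ be its set of fixed points, and let $\gamma\colon X\times Y\to Z$ be any map with $\varphi(\gamma(x,y))=x$. Then $z\circ y=\gamma(\varphi(z),y)$ defines a system.
\end{lemma}

\begin{proof}
We have $\varphi(z\circ y)=\varphi(\gamma(\varphi(z),y))=\varphi(z)$ and $\varphi(z)\circ y=\gamma(\varphi\varphi(z),y)=z\circ y$.
\end{proof}

The data of $T$ form a system with fibers $\{b,c\}$ and $\{e\}$ and base points $b$ and $e$: in the first fiber, $0$ selects $b$ and $1$ selects $c$.

Let $\mathcal K$ be the variety with one binary operation (juxtaposition) and unary operations $f,m$ defined by \eqref{eq:R} and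
\begin{gather}
y\,f(x)=yx,\qquad y\,m(x)=yx, \label{eq:K1}\\
f(xy)=f(x)\,y, \label{eq:K2}\\
ff(x)=f(x),\qquad fm(x)=f(x),\qquad mf(x)=m(x). \label{eq:K3}
\end{gather}

\begin{lemma}\label{lem:K}
If $(Z,Y,\varphi,\circ)$ is a system, then $Z\boxtimes Y\in\mathcal K$. Every nonempty member of $\mathcal K$ is isomorphic to $Z\boxtimes Y$ for some system.
\end{lemma}

\begin{proof}
In any algebra $Z\boxtimes Y$, the identities \eqref{eq:K1} hold by (D), because $f$ and $m$ fix second coordinates, and \eqref{eq:K2} holds because $f\bigl((z,y)(z',y')\bigr)=(\varphi(z),y')=f(z,y)\,(z',y')$. Further,
\[
ff(z,y)=(\varphi\varphi(z),y),\qquad fm(z,y)=(\varphi(z\circ y),y),\qquad mf(z,y)=(\varphi(z)\circ y,\,y),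
\]
so the three identities \eqref{eq:K3} are equivalent, in order, to the three conditions \eqref{eq:system}.

Conversely, let $S\in\mathcal K$ be nonempty and identify its band reduct with a product band $Z\times Y$. By \eqref{eq:K1} and (D), $f$ and $m$ fix second coordinates. Hence $m(z,y)=(z\circ y,y)$ for some map $\circ$. By \eqref{eq:K2}, $f(z,y')=f\bigl((z,y)(z,y')\bigr)=f(z,y)\,(z,y')$ has the same first coordinate as $f(z,y)$, so $f(z,y)=(\varphi(z),y)$ for some map $\varphi$. Thus $S=Z\boxtimes Y$, and \eqref{eq:K3} gives \eqref{eq:system}.
\end{proof}

In particular $T\in\mathcal K$, and Example~\ref{ex:T} shows that $\mathcal K$ does not have CEP.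

\begin{remark}\label{rem:identities}
The identity $ff=f$ follows from the other two in \eqref{eq:K3}, as $ff=fmf=fm=f$. Neither of the other two can be omitted without losing RS. The algebras of Example~\ref{ex:large} with $\varphi$ the identity map satisfy all defining identities of $\mathcal K$ except $fm=f$, and those with $\varphi$ constant satisfy all except $mf=m$.
\end{remark}

\subsection{Strong amalgamation}

\begin{proposition}\label{prop:AP}
The variety $\mathcal K$ has the strong amalgamation property.
\end{proposition}

\begin{proof}
Let $A\ne\emptyset$ be a common subalgebra of $B,D\in\mathcal K$. By Lemma~\ref{lem:K} we may take $A=Z_A\boxtimes Y_A$, $B=Z_B\boxtimes Y_B$, $D=Z_D\boxtimes Y_D$ for systems, and by Lemma~\ref{lem:box}(a) and (H) the embeddings of $A$ in $B$ and in $D$ have the form $\alpha\times\beta$ with $\alpha,\beta$ injective and compatible with $\varphi$ and $\circ$. Renaming points and parameters, we may assume that these maps are inclusions and that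
\[
Z_B\cap Z_D=Z_A,\qquad Y_B\cap Y_D=Y_A .
\]
Then $\varphi_B,\varphi_D$ both extend $\varphi_A$, and $\circ_B,\circ_D$ both extend $\circ_A$.

Put $Z_E=Z_B\cup Z_D$, $Y_E=Y_B\cup Y_D$ and $\varphi=\varphi_B\cup\varphi_D$. The map $\varphi$ is well defined and satisfies $\varphi\varphi=\varphi$, since each point lies in $Z_B$ or in $Z_D$ and these sets are closed under $\varphi$. The operation $\circ$ is prescribed on $Z_B\times Y_B$ and on $Z_D\times Y_D$, but not on the mixed pairs, where the point lies in only one of the algebras and the parameter only in the other. By Lemma~\ref{lem:fiber} any selection in the right fiber will do, and the base point is always available. So for $x\in X=\varphi(Z_E)$ and $y\in Y_E$ let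
\[
\gamma(x,y)=\begin{cases}
x\circ_B y & \text{if } x\in Z_B,\ y\in Y_B,\\
x\circ_D y & \text{if } x\in Z_D,\ y\in Y_D,\\
x & \text{otherwise.}
\end{cases}
\]
If the first two cases both apply, then $x\in Z_A$ and $y\in Y_A$, and both give $x\circ_Ay$. In the first case $\varphi(\gamma(x,y))=\varphi_B(x\circ_By)=\varphi_B(x)=x$; the second case is the same with $D$ for $B$, and in the third $\varphi(\gamma(x,y))=\varphi(x)=x$. By Lemmas~\ref{lem:fiber} and~\ref{lem:K}, $z\circ y=\gamma(\varphi(z),y)$ defines a system and $E=Z_E\boxtimes Y_E$ lies in $\mathcal K$.

If $z\in Z_B$ and $y\in Y_B$, then $\varphi(z)=\varphi_B(z)\in Z_B$, so $z\circ y=\varphi_B(z)\circ_By=z\circ_By$. Hence $B\le E$, and $D\le E$ by symmetry. Finally $B\cap D=(Z_B\cap Z_D)\times(Y_B\cap Y_D)=A$.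
\end{proof}

\subsection{The subdirectly irreducible members}

An SI algebra tolerates no nonzero congruence that misses its monolith. To bound the SI members of $\mathcal K$ we therefore look for cheap congruences, and systems have three kinds: one may identify points of one fiber, parameters that act alike, and points that nothing moves.

\begin{lemma}\label{lem:cheap}
Let $(Z,Y,\varphi,\circ)$ be a system. The following are congruences of $Z\boxtimes Y$:
\begin{enumerate}
\item[(i)] $\theta\times\Delta$, for every equivalence relation $\theta\subseteq\ker\varphi$;
\item[(ii)] $\Delta\times\psi_0$, where $y\mathrel{\psi_0}y'$ means that $z\circ y=z\circ y'$ for all $z\in Z$;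
\item[(iii)] $\varepsilon(W)\times\Delta$, where $W$ is the union of the one-element fibers.
\end{enumerate}
\end{lemma}

\begin{proof}
We check the conditions of Lemma~\ref{lem:box}(c). (i) If $z\mathrel\theta z'$, then $\varphi(z)=\varphi(z')$ and $z\circ y=\varphi(z)\circ y=\varphi(z')\circ y=z'\circ y$; this is where $mf=m$ is used. (ii) This is the definition of $\psi_0$. (iii) For $w\in W$ the points $\varphi(w)$ and $w\circ y$ lie in the fiber $\{w\}$, the latter by $fm=f$. So $\varphi$ and all maps $z\mapsto z\circ y$ fix $W$ pointwise, and they preserve $\varepsilon(W)$.
\end{proof}

\begin{proposition}\label{prop:SI}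
Up to isomorphism, the SI members of $\mathcal K$ are the following seven pairwise nonisomorphic subalgebras of $T$:
\begin{gather*}
\{b,e\}\times\{0\},\quad \{e\}\times\{0,1\},\quad \{b,c\}\times\{0\},\quad \{b,c\}\times\{1\},\\
\{b,c,e\}\times\{1\},\quad \{b,c\}\times\{0,1\},\quad T .
\end{gather*}
\end{proposition}

\begin{proof}
Let $S=Z\boxtimes Y$ be SI, for a system $(Z,Y,\varphi,\circ)$.

\emph{Case 1: all fibers have one element.} Then $\varphi(z)=z$ and $z\circ y=z$ for all $z,y$, so every relation $\theta\times\psi$ is a congruence and $\operatorname{Con}S\cong\operatorname{Eq}(Z)\times\operatorname{Eq}(Y)$. By Lemma~\ref{lem:lattice}, $(|Z|,|Y|)$ is $(2,1)$ or $(1,2)$. These cardinalities determine $S$, and $S$ is isomorphic to $\{b,e\}\times\{0\}$ or $\{e\}\times\{0,1\}$, the subalgebras of $T$ of this shape on which $f$ and $m$ are the identity.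

\emph{Case 2: some fiber has more than one element.} Let $b'$ be its base point and $c'\ne b'$ another point of it. For any two points $p\ne q$ of one fiber, $\varepsilon(p,q)\times\Delta$ is a congruence by Lemma~\ref{lem:cheap}(i), and it is an atom of $\operatorname{Con}S$ because $\varepsilon(p,q)$ is an atom of $\operatorname{Eq}(Z)$. As $S$ has only one atom, the monolith is $\mu=\varepsilon(b',c')\times\Delta$, and $\{b',c'\}$ is the only pair of distinct points in a common fiber. So the fibers are $\{b',c'\}$ and the singletons $\{w\}$ with $w\in W=Z\setminus\{b',c'\}$. The congruences $\varepsilon(W)\times\Delta$ and $\Delta\times\psi_0$ of Lemma~\ref{lem:cheap} do not identify $b'$ with $c'$, so they do not contain $\mu$ and are zero. The first gives $|W|\le1$. For the second, note that $w\circ y=w$ for $w\in W$ and $c'\circ y=b'\circ y\in\{b',c'\}$, so $\psi_0$ is the kernel of $y\mapsto b'\circ y$, and this map $Y\to\{b',c'\}$ is injective. Define $\alpha\colon Z\to\{b,c,e\}$ by $\alpha(b')=b$, $\alpha(c')=c$, $\alpha(w)=e$ for $w\in W$, and $\beta\colon Y\to\{0,1\}$ by $\beta(y)=0$ if $b'\circ y=b'$ and $\beta(y)=1$ if $b'\circ y=c'$. Both maps are injective. The map $\alpha$ commutes with $\varphi$, which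 sends $b',c'$ to $b'$ and fixes $W$. For $z\in\{b',c'\}$ both $\alpha(z\circ y)$ and $\alpha(z)\circ\beta(y)$ equal $b$ if $\beta(y)=0$ and $c$ if $\beta(y)=1$, and for $z\in W$ both equal $e$. So $\alpha\times\beta$ embeds $S$ in $T$, with image $Z_0\times Y_0$ where $\{b,c\}\subseteq Z_0$.

There are six such sets $Z_0\times Y_0$, all subalgebras of $T$, and we decide which are SI.
\begin{itemize}
\item $\{b,c\}\times\{0\}$ and $\{b,c\}\times\{1\}$ have two elements and are SI.
\item $\{b,c,e\}\times\{0\}$ is not SI: $\varepsilon(b,e)\times\Delta$ (Example~\ref{ex:T}) and $\varepsilon(b,c)\times\Delta$ are two different atoms.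
\item In $\{b,c\}\times\{0,1\}$, $\{b,c,e\}\times\{1\}$ and $T$ the parameter $1$ is present. Let $\theta\times\psi$ be a nonzero congruence; we claim $b\mathrel\theta c$. If $0\mathrel\psi1$, then $b=b\circ0\mathrel\theta b\circ1=c$. Otherwise $\theta$ identifies two of the points. If $b\mathrel\theta e$, then $c=b\circ1\mathrel\theta e\circ1=e$, so $b\mathrel\theta c$. If $c\mathrel\theta e$, then $b=\varphi(c)\mathrel\theta\varphi(e)=e$, so again $b\mathrel\theta c$. Hence the congruence $\varepsilon(b,c)\times\Delta$ is the least nonzero one, and these three algebras are SI.
\end{itemize}
The two algebras of Case 1 have two elements and are SI as well. It remains to distinguish the four two-element algebras. On $\{b,e\}\times\{0\}$ and $\{e\}\times\{0,1\}$ the operation $f$ is the identity, and the products are $xy=x$ and $xy=y$ respectively. On $\{b,c\}\times\{0\}$ and $\{b,c\}\times\{1\}$ the operation $f$ is constant, with $m=f$ on the first and $m\ne f$ on the second. The other three algebras have $3$, $4$ and $6$ elements.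
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:K} and Theorem~\ref{thm:indep}(a)]
Proposition~\ref{prop:SI} lists the SI members, with the stated sizes, and gives RS. A nonempty $S\in\mathcal K$ embeds in a product of SI members of $\mathcal K$ by Birkhoff's theorem, each of which embeds in $T$, so $S\in ISP(T)$; conversely $ISP(T)\subseteq\mathcal K$ because $T\in\mathcal K$. Strong amalgamation, and with it AP, is Proposition~\ref{prop:AP}, and the failure of CEP in $T$ is Example~\ref{ex:T}.
\end{proof}

\begin{remark}
By the result quoted in the introduction, $\mathcal K$ is not congruence modular. This is also visible directly. For $Z=\{1,2,3,4\}$, $|Y|=1$, $\varphi(z)=z$ and $z\circ y=z$, the congruence lattice is $\operatorname{Eq}(Z)$, and the partitions $\alpha=12|3|4$, $\beta=13|24$, $\gamma=12|34$ satisfy $\alpha\le\gamma$, $\alpha\vee(\beta\wedge\gamma)=\alpha$ and $(\alpha\vee\beta)\wedge\gamma=\gamma$.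
\end{remark}

\section{Two varieties of regular rings}\label{sec:rings}

In this section rings are commutative with $1$, of type $(+,-,\cdot,0,1)$; subrings contain $1$, homomorphisms preserve it, and the zero ring is allowed. Congruences of a ring correspond to ideals $I$, with $x\equiv y$ meaning $x-y\in I$. For the remaining two examples we want varieties with CEP whose SI members are fields; AP and RS then become questions on which fields occur. The variety of all rings does not have CEP, since the ideal $2\mathbb Z$ of $\mathbb Z$ is not the trace of an ideal of $\mathbb Q$. The obstruction disappears in the following class. A ring $R$ is \emph{regular} if for each $x\in R$ there is $u\in R$ with $x^2u=x$, that is, $x(1-xu)=0$. Fields are regular, and so are quotients of regular rings.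

\begin{lemma}\label{lem:regular}
Let $R$ be a regular ring.
\begin{enumerate}
\item[(a)] Every prime ideal of $R$ is maximal.
\item[(b)] Every $x\ne0$ lies outside some maximal ideal of $R$.
\item[(c)] If $R$ has a least nonzero ideal, then $R$ is a field.
\item[(d)] If $R$ is a subring of a ring $B$ and $I$ is an ideal of $R$, then $IB\cap R=I$, where $IB$ is the ideal of $B$ generated by $I$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) In the domain $R/P$ the equation $x(1-xu)=0$ gives $xu=1$ for $x\neq0$.

(b) From $x(1-xu)=0$ and $x\ne0$ we see that $1-xu$ is not a unit, so it lies in a maximal ideal $M$. If $x\in M$, then $1=(1-xu)+xu\in M$, which is impossible.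

(c) Let $x\ne0$ lie in the least nonzero ideal. By (b) some maximal ideal $M$ omits $x$, so $M=0$.

(d) Let $a=i_1b_1+\dots+i_nb_n\in R$ with $i_k\in I$, $b_k\in B$. We want one element of $I$ that acts as an identity on all the $i_k$. Choose $u_k\in R$ with $i_k(1-i_ku_k)=0$ and put $g=1-\prod_{k}(1-i_ku_k)$. Expanding the product shows $g\in I$, and $(1-g)i_k=0$ for every $k$. Hence $(1-g)a=0$ and $a=ga\in I$. The inclusion $I\subseteq IB\cap R$ holds as $1\in B$.
\end{proof}

Part (d) is CEP: the congruence of $B$ given by $IB$ restricts on $R$ to the congruence given by $I$. But regular rings do not form a variety, as $\mathbb Z\le\mathbb Q$ shows. There are two remedies: make $u$ an operation, which admits all fields, or make $u$ a power of $x$, which admits only small ones.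

\subsection{All fields: AP and CEP without RS}

Let $\mathcal R$ be the variety of rings with a unary operation $'$ satisfying
\[
x^2x'=x,\qquad x(x')^2=x' .
\]
Members of $\mathcal R$ are regular, and every field becomes a member through $0'=0$ and $x'=x^{-1}$ for $x\ne0$. The second identity makes $x'$ unique, so that the new operation does not disturb homomorphisms and congruences.

\begin{lemma}\label{lem:quasi}
In a ring, for each $x$ there is at most one $u$ with $x^2u=x$ and $xu^2=u$. Consequently every ring homomorphism between members of $\mathcal R$ preserves $'$, and every ring congruence of a member of $\mathcal R$ is compatible with $'$.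
\end{lemma}

\begin{proof}
Let $u,v$ both have the property. Then $ux=u(x^2v)=(x^2u)v=xv$, so $u=u(ux)=u(vx)=v(ux)=v(vx)=v$. If $h\colon R\to R_1$ is a ring homomorphism between members of $\mathcal R$, then $h(x')$ and $h(x)'$ both have the property for $h(x)$. If $I$ is an ideal of $R\in\mathcal R$ and $x-y\in I$, then in the ring $R/I$ the images of $x'$ and $y'$ both have the property for the common image of $x$ and $y$, so $x'-y'\in I$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:indep}(b)]
By Lemma~\ref{lem:quasi}, congruences of members of $\mathcal R$ correspond to ideals. So CEP is Lemma~\ref{lem:regular}(d). Every field is a simple, hence SI, member of $\mathcal R$, and fields of rational functions over $\mathbb Q$ in many variables have arbitrarily large cardinality. So RS fails.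

For AP let $A\le B$ and $A\le D$ in $\mathcal R$. It suffices to find, for each pair $b_1\ne b_2$ in $B$, a field $L$ and ring homomorphisms $B\to L$, $D\to L$ that agree on $A$, the first of which separates $b_1$ and $b_2$. Indeed, the same then holds with $B$ and $D$ exchanged. Let $E\in\mathcal R$ be the product of the fields $L$ over all pairs of distinct elements of $B$ and all pairs of distinct elements of $D$. The induced maps $B\to E$ and $D\to E$ are injective, agree on $A$, and preserve $'$ by Lemma~\ref{lem:quasi}.

By Lemma~\ref{lem:regular}(b) there is a maximal ideal $M$ of $B$ with $b_1-b_2\notin M$. We need a maximal ideal of $D$ with the same trace on $A$. The ideal $P=M\cap A$ of $A$ is prime, hence maximal by Lemma~\ref{lem:regular}(a). By Lemma~\ref{lem:regular}(d), $PD\cap A=P$, so $1\notin PD$, and some maximal ideal $N$ of $D$ contains $PD$. The ideal $N\cap A$ is proper and contains $P$, so $N\cap A=P$. Thus $B/M$ and $D/N$ are field extensions of $k=A/P$. The ring $(B/M)\otimes_k(D/N)$ is nonzero, being a tensor product of nonzero vector spaces; let $L$ be its quotient by a maximal ideal. The maps $x\mapsto x\otimes1$ and $y\mapsto1\otimes y$ induce homomorphisms $B/M\to L$ and $D/N\to L$ that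 agree on $k$, and they are injective because a homomorphism from a field to a nonzero ring is injective. The composites $B\to L$ and $D\to L$ agree on $A$, and the first has kernel $M$, which omits $b_1-b_2$.
\end{proof}

\subsection{Small fields: CEP and RS without AP}

To destroy AP we admit two finite fields and exclude every field that contains both. Nonzero elements of $\mathbb F_4$ satisfy $x^3=1$ and those of $\mathbb F_8$ satisfy $x^7=1$, so both fields satisfy $x^{21}=1$ for $x\ne0$. Let $\mathcal F$ be the variety of rings satisfying
\[
x^{22}=x .
\]

\begin{proof}[Proof of Theorem~\ref{thm:indep}(c)]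
Members of $\mathcal F$ are regular, with $u=x^{20}$, and their congruences correspond to ideals. So CEP is Lemma~\ref{lem:regular}(d). A field in $\mathcal F$ consists of roots of the polynomial $t^{22}-t$ and has at most $22$ elements. By Lemma~\ref{lem:regular}(c) every SI member of $\mathcal F$ is such a field, which gives RS.

The fields $\mathbb F_4$ and $\mathbb F_8$ lie in $\mathcal F$ and have the common subalgebra $\mathbb F_2$. Suppose both embed in some $E\in\mathcal F$. Then $E\ne0$; let $M$ be a maximal ideal of $E$. The field $E/M$ lies in $\mathcal F$, so it has at most $22$ elements. The homomorphisms $\mathbb F_4\to E/M$ and $\mathbb F_8\to E/M$ are injective, so $E/M$ is a nonzero vector space over both fields. Its order is then a power of $4$ and of $8$, that is, $2^n$ with $n\geq1$ divisible by $2$ and by $3$, and so at least $64$. This contradiction shows that AP fails.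
\end{proof}

This completes the proof of Theorem~\ref{thm:indep}.

\section{Products of varieties and the eight combinations}\label{sec:product}

Each of $\mathcal F,\mathcal K,\mathcal R$ fails exactly one of the three properties. To obtain any prescribed set of failures we need a variety whose members are pairs $(A_1,A_2)$ with $A_i$ in a given variety $\mathcal V_i$. Rectangular bands again supply the coordinates. In contrast to the operation $m$ of Section~\ref{sec:K}, each operation will now treat the two coordinates separately.

An operation of $\mathcal V_1$ must return some second coordinate, and we take that of its first argument. A constant has no argument, so constants are removed first. Replace each constant symbol $c$ of a variety $\mathcal V$ by a unary symbol $\hat c$, add the identity $\hat c(x)=\hat c(y)$, and replace $c$ by $\hat c(x)$ in the defining identities. The nonempty members of the new variety are the nonempty members of $\mathcal V$, with $\hat c$ the constant map of value $c$. A nonempty subset is closed under $\hat c$ if and only if it contains $c$; every equivalence relation is compatible with $\hat c$; and a map between nonempty algebras commutes with $\hat c$ if and only if it preserves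 $c$. So AP, CEP and RS are unaffected, and finiteness of the type and of the set of identities is preserved.

\begin{remark}
This step uses that $A$ is nonempty in AP. The new variety contains the empty algebra, and for $\mathcal R$ an amalgam of $\mathbb F_2$ and $\mathbb F_3$ over it would satisfy $1+1=0$ and $1+1+1=0$, hence $1=0$.
\end{remark}

Let $\mathcal V_1,\mathcal V_2$ be varieties of disjoint types $\tau_1,\tau_2$ without constants, and let $*$ be a new binary symbol. For nonempty $A_i\in\mathcal V_i$ let $A_1\otimes A_2$ be the algebra on $A_1\times A_2$ with $(a,b)*(a',b')=(a,b')$ and, for $n$-ary $g$,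
\[
g\bigl((a_1,b_1),\dots,(a_n,b_n)\bigr)=\begin{cases}
\bigl(g^{A_1}(a_1,\dots,a_n),\,b_1\bigr) & \text{if } g\in\tau_1,\\[2pt]
\bigl(a_1,\,g^{A_2}(b_1,\dots,b_n)\bigr) & \text{if } g\in\tau_2.
\end{cases}
\]
Let $\mathcal V_1\otimes\mathcal V_2$ be the variety of type $\tau_1\cup\tau_2\cup\{*\}$ defined by \eqref{eq:R} for $*$ and the following identities:
\begin{enumerate}
\item[(P1)] for $g\in\tau_1$: $\ y*g(x_1,\dots,x_n)=y*x_1$ and $g(x_1*y_1,\dots,x_n*y_n)*z=g(x_1,\dots,x_n)*z$;
\item[(P2)] for $g\in\tau_2$: $\ g(x_1,\dots,x_n)*y=x_1*y$ and $z*g(y_1*x_1,\dots,y_n*x_n)=z*g(x_1,\dots,x_n)$;
\item[(P3)] $s*z=t*z$ for each defining identity $s=t$ of $\mathcal V_1$, and $z*s=z*t$ for each defining identity $s=t$ of $\mathcal V_2$, where $z$ is a new variable.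
\end{enumerate}
If $\mathcal V_1$ and $\mathcal V_2$ have finite type and finitely many defining identities, so does $\mathcal V_1\otimes\mathcal V_2$.

\begin{lemma}\label{lem:tensor}
The nonempty members of $\mathcal V_1\otimes\mathcal V_2$ are, up to isomorphism, the algebras $A_1\otimes A_2$ with nonempty $A_i\in\mathcal V_i$. The homomorphisms $A_1\otimes A_2\to B_1\otimes B_2$ are the maps $\alpha_1\times\alpha_2$ with homomorphisms $\alpha_i\colon A_i\to B_i$; the subalgebras of $A_1\otimes A_2$ are the products $C_1\otimes C_2$ with $C_i\le A_i$; and the congruences are the relations $\theta_1\times\theta_2$ with $\theta_i\in\operatorname{Con}A_i$, so that $\operatorname{Con}(A_1\otimes A_2)\cong\operatorname{Con}A_1\times\operatorname{Con}A_2$.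
\end{lemma}

\begin{proof}
Let $S$ be a nonempty algebra of type $\tau_1\cup\tau_2\cup\{*\}$ satisfying \eqref{eq:R}, and identify its band reduct with a product band $Z\times Y$. Let $g\in\tau_1$. By (D), the first identity in (P1) says that $g(x_1,\dots,x_n)$ has the second coordinate of $x_1$. As $y_k$ varies, $x_k*y_k$ runs through all elements with the same first coordinate as $x_k$, so the second identity says that the first coordinate of $g(x_1,\dots,x_n)$ depends only on the first coordinates of the $x_k$. Thus (P1) holds if and only if the symbols of $\tau_1$ act as in the displayed formula for some $\tau_1$-algebra structure on $Z$. With the coordinates exchanged, (P2) holds if and only if the symbols of $\tau_2$ act as in that formula for some $\tau_2$-algebra structure on $Y$. Assume both. By induction on terms, the first coordinate of the value of a $\tau_1$-term $s$ in $S$ is the value of $s$ in $Z$ at the first coordinates of the arguments. So by (D), $S$ satisfies $s*z=t*z$ if and only if $Z$ satisfies $s=t$, and dually for $\tau_2$ and $Y$. Hence (P3) holds if and only if $Z\in\mathcal V_1$ and $Y\in\mathcal V_2$. This proves the first statement.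

For the rest, Lemma~\ref{lem:band} reduces us to maps $\alpha_1\times\alpha_2$, sets $C_1\times C_2$ and relations $\theta_1\times\theta_2$. For $g\in\tau_1$ the second coordinate of the value is $b_1$, and selecting $b_1$ respects every map, subset and equivalence relation; so compatibility with $g$ means compatibility of $\alpha_1$, $C_1$ or $\theta_1$ with $g^{A_1}$. For $g\in\tau_2$ exchange the coordinates.
\end{proof}

\begin{proposition}\label{prop:tensor}
For each property $P$ among AP, CEP, RS, the variety $\mathcal V_1\otimes\mathcal V_2$ has $P$ if and only if both $\mathcal V_1$ and $\mathcal V_2$ have $P$.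
\end{proposition}

\begin{proof}
We use Lemma~\ref{lem:tensor} throughout. Let $\mathbf 1$ denote a one-element algebra, which every variety contains. When passing from the product to the factors we treat $\mathcal V_1$; for $\mathcal V_2$ exchange the coordinates.

\emph{AP.} Suppose $\mathcal V_1,\mathcal V_2$ have AP. Embeddings of $A_1\otimes A_2$ in $B_1\otimes B_2$ and in $D_1\otimes D_2$ have the form $i_1\times i_2$ and $j_1\times j_2$ with embeddings $i_k\colon A_k\to B_k$, $j_k\colon A_k\to D_k$, by (H). Choose $E_k\in\mathcal V_k$ and embeddings $p_k,q_k$ with $p_ki_k=q_kj_k$. Then $p_1\times p_2$ and $q_1\times q_2$ make $E_1\otimes E_2$ an amalgam. Conversely, suppose $\mathcal V_1\otimes\mathcal V_2$ has AP, and let $A\le B$, $A\le D$ in $\mathcal V_1$. Amalgamate $B\otimes\mathbf1$ and $D\otimes\mathbf1$ over $A\otimes\mathbf1$ by embeddings $p_1\times p_2$ and $q_1\times q_2$ into $E_1\otimes E_2$. Then $p_1\colon B\to E_1$ and $q_1\colon D\to E_1$ are embeddings that agree on $A$.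

\emph{CEP.} Suppose $\mathcal V_1,\mathcal V_2$ have CEP. A congruence of a subalgebra $A_1\otimes A_2$ of $B_1\otimes B_2$ is $\theta_1\times\theta_2$; if $\Theta_k\in\operatorname{Con}B_k$ restricts to $\theta_k$, then $\Theta_1\times\Theta_2$ restricts to $\theta_1\times\theta_2$. Conversely, let $A\le B$ in $\mathcal V_1$ and $\theta\in\operatorname{Con}A$. If $\theta\times\Delta$ is the restriction to $A\otimes\mathbf1$ of a congruence $\Theta\times\Delta$ of $B\otimes\mathbf1$, then $\theta$ is the restriction of $\Theta\in\operatorname{Con}B$.

\emph{RS.} A nonempty algebra has a one-element congruence lattice only if it has one element. So by Lemma~\ref{lem:lattice} the SI members of $\mathcal V_1\otimes\mathcal V_2$ are, up to isomorphism, the algebras $A_1\otimes\mathbf1$ and $\mathbf1\otimes A_2$ with $A_k$ SI in $\mathcal V_k$. Moreover $A_1\otimes\mathbf1\cong B_1\otimes\mathbf1$ if and only if $A_1\cong B_1$, and dually. Hence the isomorphism types of SI members of the product form a set if and only if this holds for both factors.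
\end{proof}

For example, the product of two copies of the variety of sets is the variety of rectangular bands, which therefore has all three properties. A product never creates a failure of CEP; in $\mathcal K$ the failure comes from the fact that the first coordinate of $m(z,y)$ depends on both $z$ and $y$.

\begin{proof}[Proof of Theorem~\ref{thm:eight}]
By Theorem~\ref{thm:indep}, $\mathcal F$ fails exactly AP, $\mathcal K$ fails exactly CEP, and $\mathcal R$ fails exactly RS. All three have finite type and finitely many defining identities. Remove the constants of $\mathcal F$ and $\mathcal R$ as above and rename symbols so that the types are disjoint. Let $X\subseteq\{\mathrm{AP},\mathrm{CEP},\mathrm{RS}\}$. If $X=\emptyset$, take the trivial variety, defined by $x=y$; it has AP and CEP because its nonempty members have one element, and it has no SI member. If $X\ne\emptyset$, take the iterated $\otimes$-product of those among $\mathcal F,\mathcal K,\mathcal R$ that fail a property in $X$, with a new band symbol at each step. By Proposition~\ref{prop:tensor} this variety fails exactly the properties in $X$, and it has finite type and finitely many defining identities.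
\end{proof}

\begin{thebibliography}{1}

\bibitem{question}
``Following Zhen Lin's Suggestion In My Previous Question, I Ask This Question Separately.'',
\texttt{https://math.techqa.club/\allowbreak when-do-universal-\allowbreak algebraic-varieties-\allowbreak have-enough-\allowbreak injectives-1042299}

\end{thebibliography}
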